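# The endpoint of planar Brownian motion is a function of its angular occupation measure

## 1. Angular and planar occupation measures, recovery, cut times

Throughout, $\mathbb R^2=\mathbb C$, $\Omega=C([0,1],\mathbb R^2)$, $W$ is the coordinate process on $\Omega$, and $P$ is Wiener measure, so that under $P$ the process $W$ is planar Brownian motion (BM) started at $0$. Intervals inside a path denote images: $W[a,b)=\{W_t:a\le t<b\}$.

**Definition 1 (radius and angle).** Put $R_t=|W_t|$ and $e^{i\theta_t}=W_t/|W_t|$ when $W_t\neq0$ (and $e^{i\theta_t}=1$, say, when $W_t=0$). Points are polar for planar BM, so almost surely $R_t>0$ for all $t\in(0,1]$, and the convention at $0$ matters only at time $0$. We will only use $e^{in\theta_t}$ with $n\in\mathbb Z$, and the differential $d\theta_t$ for $t>0$; no starting value of $\theta$ at time $0$ is ever needed.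

*Example.* For the deterministic path $\omega(t)=te^{i\alpha}$ one has $R_t=t$ and $e^{i\theta_t}=e^{i\alpha}$ for $t>0$.

**Definition 2 (occupation measures, range).** For Borel $A\subseteq S^1$ and $A'\subseteq\mathbb R^2$,
$$\mu(A)=\int_0^1\mathbf 1\{W_t/|W_t|\in A\}\,dt,\qquad \nu(A')=\int_0^1\mathbf 1\{W_t\in A'\}\,dt,\qquad K=W[0,1].$$
So $\mu$ records how long the angle spends in each part of the circle, and $\nu$ records how long the path spends in each part of the plane. Both forget the order of time. For every continuous path $K=\mathrm{supp}\,\nu$: the compact set $K$ carries $\nu$, and each neighborhood of a point $W_t$ is occupied during a time set of positive length, by continuity. Also $\mu$ is the image of $\nu$ under $w\mapsto w/|w|$ when $\nu(\{0\})=0$, which holds almost surely.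

*Example.* The paths $te^{i\alpha}$ and $t^2e^{i\alpha}$ have the same $\mu=\delta_{e^{i\alpha}}$ and the same range, but different $\nu$: the first has density $1$ on the segment, the second has density $1/(2\sqrt r)$ at distance $r$ from $0$. The path $\frac t2e^{i\alpha}$ has again the same $\mu$, but a different range. For general continuous paths, then, $\mu$ does not determine $\nu$, nor $K$, nor the endpoint. Anything we prove in this direction must use Brownian motion.

**Definition 3 (recovery).** Let $\xi,\eta$ be random elements of Polish spaces. We say that $\eta$ *can be recovered almost surely from* $\xi$ if $\eta=F(\xi)$ a.s. for some Borel map $F$. Equivalently, $\eta$ is measurable with respect to the completion of $\sigma(\xi)$.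

*Example.* Let $N$ be a standard normal variable. Then $N^2$ is recovered from $|N|$. The sign of $N$ is not: if $\mathrm{sign}(N)=F(|N|)$ a.s., then, since $-N$ has the same law, also $\mathrm{sign}(-N)=F(|-N|)=F(|N|)$ a.s., so $\mathrm{sign}(N)=-\mathrm{sign}(N)$ a.s., which is absurd. The same reflection argument, applied to a loop in place of a sign, will prove a negative result in Section 10.

**Definition 4 (cut time).** A time $t\in(0,1)$ is a *cut time* of the path if $W[0,t)\cap W(t,1]=\emptyset$. Let $\mathcal T$ be the set of cut times.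

*Example.* For $\omega(t)=t$ every $t\in(0,1)$ is a cut time. The closed circle $\omega(t)=e^{2\pi it}-1$ has none, because $0=\omega(0)=\omega(1)$ lies in both pieces. The path that runs along the real line from $0$ to $2$ and back to $1$, namely $\omega(t)=3t$ for $t\le\frac23$ and $\omega(t)=4-3t$ for $t\ge\frac23$, has $\mathcal T=(0,\frac13]$. Indeed for $t\le\frac13$ the two pieces are $[0,3t)$ and a subset of $[3t,2]$. For $\frac13<t<\frac23$ the point $1$ lies in both. For $t\ge\frac23$ the first piece contains $[0,2)$ and the second is a nonempty subset of $[1,2)$.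

**Definition 5 (pinching pairs of a compact set).** For compact $K\ni0$ let $\mathcal S(K)$ be the set of pairs $(z,Q)$ with $z\in K\setminus\{0\}$ and $\emptyset\neq Q\subset K\setminus\{z\}$ such that $Q$ is relatively open and closed in $K\setminus\{z\}$ and $0\notin Q$.

In words: removing the single point $z$ splits off a part $Q$ of $K$ that does not contain $0$. The definition looks only at the set $K$, not at the path that drew it.

*Example.* For $K=[0,2]\subset\mathbb R$ the pairs are exactly $(x,(x,2])$ with $0<x<2$; the point $z=2$ gives none, since $[0,2)$ is connected. If $K$ is a circle through $0$, then $K\setminus\{z\}$ is always connected and $\mathcal S(K)=\emptyset$.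

## 2. The final angle as a function of $\mu$: conjecture and theorems

We are shown only $\mu$, that is, for each set of directions, how much time the Brownian particle spent there. Can we tell in which direction it is at time $1$?

The setting is that of the paper "Where Did the Brownian Particle Go?", which asks this for $d$-dimensional BM and its projection onto $S^{d-1}$. The facts quoted as background are these. In any dimension, for each Borel set $A$, the conditional probability that $W(1)/|W(1)|\in A$ given the *number* $\mu(A)$ is $\mu(A)$. Nevertheless, for $d\ge3$ the range and the terminal point can be recovered with probability 1 from $\mu$, so that the conditional law of $W(1)/|W(1)|$ given the *measure* $\mu$ is not $\mu$. In dimension $2$ this conditional law is also not $\mu$. For $d=2$ the authors conjecture that $W(1)/|W(1)|$ *cannot* be recovered almost surely from $\mu$.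

The quoted fact shows that one number is never enough. Take for $A$ the open right half-circle. Almost surely $0<\mu(A)<1$, because the first coordinate of $W$ takes both signs in every interval $[0,\epsilon]$. If the event that the final angle lies in $A$ were recovered from $\mu(A)$, its conditional probability given $\mu(A)$ would be $0$ or $1$; but it is $\mu(A)$. A recovery must use all of $\mu$ at once, and we shall see that this is possible.

**Theorem 1.** For $d=2$:

(a) $\sigma(\mu)=\sigma(\nu)$ up to $P$-null sets.

(b) There is a Borel map $F$ from probability measures on $S^1$ to $\mathbb R^2$ with $W(1)=F(\mu)$ a.s. In particular $W(1)/|W(1)|$ is a.s. a measurable function of $\mu$, so the conjecture is false.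

**Theorem 2.** The path is not recoverable: there is no measurable $G$ with $W=G(\mu)$ a.s.

The proof of Theorem 1 has two halves. The first is Fourier analysis and stochastic calculus: $\mu$ determines $\nu$, hence $K=\mathrm{supp}\,\nu$ (Sections 4 and 5). The second is planar topology and non-intersection of Brownian paths: $K$ determines $W_1$ (Sections 6 to 9).

## 3. Textbook facts, two published theorems, and a measurability lemma

We use the following standard facts: Lévy's characterization of BM; Yamada–Watanabe pathwise uniqueness for $dY=2\sqrt Y\,d\beta+2\,dt$; the Burkholder–Davis–Gundy (BDG) inequality; Blumenthal's 0–1 law; polarity of points for planar BM; Lévy's modulus of continuity; and the following four.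

- *Annuli.* Since $\log|w|$ is harmonic, BM started at radius $\rho\in(r_1,r_2)$ reaches radius $r_2$ before $r_1$ with probability $\log(\rho/r_1)/\log(r_2/r_1)$.
- *Tubes.* For a continuous curve $\gamma:[0,\tau]\to\mathbb R^2$ and $\epsilon>0$, BM started at $\gamma(0)$ stays within $\epsilon$ of $\gamma$ during $[0,\tau]$ with positive probability.
- *Kochen–Stone.* If $\sum_kP(V_k)=\infty$, then $P(V_k\text{ i.o.})\ge\limsup_n\big(\sum_{k\le n}P(V_k)\big)^2/\sum_{k,l\le n}P(V_k\cap V_l)$.
- *Analytic sets.* The image of a Borel set under a Borel map between Polish spaces is analytic, and analytic sets are universally measurable.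

Two published theorems enter.

- **[B]** K. Burdzy, *Cut points on Brownian paths*, Ann. Probab. 17 (1989): for planar BM $\beta$, almost surely there is $t\in(0,1)$ with $\beta[0,t)\cap\beta(t,1]=\emptyset$.
- **[LSW]** Lawler–Schramm–Werner, *Values of Brownian intersection exponents II*, Acta Math. 187 (2001): if $X,Y$ are independent planar BMs with $|X_0-Y_0|=1$, then $p(t):=P(X[0,t]\cap Y[0,t]=\emptyset)=t^{-5/8+o(1)}$ as $t\to\infty$.

From [LSW] we use only that $p(t)\le c\,t^{-9/16}$ for $t\ge1$. This follows because $\frac9{16}<\frac58$, and because $p\le1$ takes care of bounded $t$.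

"Recovered" asks for a measurable function. The next lemma lets us forget about that and prove only that one object is *determined* by another on a set of full measure.

**Lemma 0.** Let $\xi,\eta$ be Borel maps from $\Omega$ to Polish spaces. Let $\Omega_0\subseteq\Omega$ be Borel with $P(\Omega_0)=1$, such that for $\omega,\omega'\in\Omega_0$, $\xi(\omega)=\xi(\omega')$ implies $\eta(\omega)=\eta(\omega')$. Then $\eta=F(\xi)$ a.s. for some Borel $F$.

*Proof.* Let $B$ be Borel and $A=\xi(\Omega_0\cap\eta^{-1}(B))$, an analytic set. Then $\Omega_0\cap\eta^{-1}(B)=\Omega_0\cap\xi^{-1}(A)$. The inclusion $\subseteq$ is clear. Conversely, if $\omega\in\Omega_0$ and $\xi(\omega)=\xi(\omega')$ with $\omega'\in\Omega_0\cap\eta^{-1}(B)$, then $\eta(\omega)=\eta(\omega')\in B$. By universal measurability there are Borel sets $A_1\subseteq A\subseteq A_2$ with $P(\xi\in A_2\setminus A_1)=0$. So $\eta^{-1}(B)$ differs from $\xi^{-1}(A_1)$ by a null set and lies in the completion of $\sigma(\xi)$. Hence $\eta$ equals a.s. a $\sigma(\xi)$-measurable map, which by Doob–Dynkin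 is $F(\xi)$ with $F$ Borel. $\square$

*Measurability convention.* Events of the form "there is a time $t$ with …" are projections of Borel sets of pairs $(\omega,t)$, hence universally measurable. For instance $\omega[0,t)\cap\omega(t,1]=\emptyset$ holds iff $\omega[0,t-\frac1n]\cap\omega[t+\frac1n,1]=\emptyset$ for all $n$, and each of these is an open condition on $(\omega,t)$. "Almost surely" means off a set of outer probability $0$; such a set lies in a Borel null set.

## 4. Angular motion at a fixed radius

Before the real problem, take a toy version in which the radius is a constant $r>0$: let $B$ be a linear BM from $0$, $\theta_t=B_t/r$, and $c(n)=\int_0^1e^{-in\theta_t}dt$, the Fourier coefficients of the occupation measure of $e^{i\theta}$. Can we read off $r$? At a large radius the angle moves slowly and the occupation measure should be rougher, so we look at the decay of $c(n)$.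

Put $M(n;t)=\int_0^te^{-in\theta}dB$, $M(n)=M(n;1)$. Itô's formula gives $e^{-in\theta_1}-1=-\frac{in}rM(n)-\frac{n^2}{2r^2}c(n)$, that is,
$$n\,c(n)=-2ir\,M(n)+\frac{2r^2}n\big(1-e^{-in\theta_1}\big).$$
Since $E|M(n)|^2=1$, we get $n^2E|c(n)|^2\to4r^2$. In expectation, the size of one high Fourier coefficient reveals $r$.

**A single coefficient does not suffice.** We have one sample, and no expectations. A sensible first try is $r^2=\lim_n\frac14n^2|c(n)|^2$, i.e. $|M(n)|^2\to1$. This fails. Let $X_n(t)=e^{in\theta_t}M(n;t)$. Itô gives $d|M(n;t)|^2=2\,\mathrm{Re}(X_n)\,dB+dt$, so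
$$|M(n)|^2-1=2\int_0^1\mathrm{Re}(X_n)\,dB,\qquad \mathrm{Var}|M(n)|^2=4\int_0^1E(\mathrm{Re}X_n)^2dt=2\int_0^1\big(E|X_n|^2+\mathrm{Re}\,E X_n^2\big)dt .$$
Here $E|X_n(t)|^2=t$. Moreover
$$dX_n=\Big(\frac{in}rX_n+1\Big)dB+\Big(-\frac{n^2}{2r^2}X_n+\frac{in}r\Big)dt ,$$
so $|EX_n(t)|=\frac nr\int_0^te^{-n^2(t-s)/(2r^2)}ds\le\frac{2r}n$. The drift of $X_n^2$ is $-\frac{2n^2}{r^2}X_n^2+\frac{4in}rX_n+1$, whence $|EX_n^2|\le\frac{r^2}{2n^2}(8+1)\to0$. Therefore $\mathrm{Var}|M(n)|^2\to1$. All moments of $M(n)$ are bounded in $n$ by BDG, so if $|M(n)|^2\to1$ in probability, the variance would tend to $0$. It does not: each coefficient keeps a fluctuation of order one.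

**Averaging over frequencies does suffice.** Average the identity above over $1\le n\le N$:
$$\frac1N\sum_{n=1}^N|M(n)|^2-1=2\int_0^1\mathrm{Re}(A_N)\,dB,\qquad A_N=\frac1N\sum_{n=1}^NX_n .$$
It is enough that $E|A_N|^2\to0$, and that is a question about $e_{n,n'}(t)=E[X_n\overline{X_{n'}}]$. With $p=n-n'$ and $a_n=EX_n$, Itô's product rule gives
$$e_{n,n'}'=-\frac{p^2}{2r^2}e_{n,n'}+\frac{ip}r\big(a_n+\overline{a_{n'}}\big)+1,\qquad e_{n,n'}(0)=0 .$$
(The computation is written out, for variable radius, in Section 5.) Since $|a_n|\le 2r/n$, for $p\neq0$ this yields $|e_{n,n'}|\le\frac{2r^2}{p^2}\big(1+2|p|(\frac1n+\frac1{n'})\big)$. Different frequencies are nearly uncorrelated *after* the rotation by $e^{in\theta}$. The diagonal terms are at most $1$, so summing gives $E|A_N|^2=O(1/N)$.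

**The obstacle for the true radius.** With $R_t$ in place of $r$, the equation for $E[X_n\overline{X_{n'}}]$ contains $E[R_t^{-2}X_n\overline{X_{n'}}]$, which is not a multiple of $E[X_n\overline{X_{n'}}]$. The equations no longer close; and $E[R_t^{-2}]=\infty$ for planar BM (the integral $\int_0 r^{-2}\,r\,dr$ diverges), so crude bounds on that term are not at hand either. The way past this point is to *condition on the whole radial process*. The radius is driven by a Brownian motion independent of the one that drives the angle. Given the radius, the equations have known coefficients and close again, now with the factor $R_s^{-2}$ playing the role of a clock.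

## 5. Fourier identities: $\mu$ determines $\nu$

For $k\ge1$, $n\in\mathbb Z$ put
$$c_k(n)=\int_0^1R_t^{2k-2}e^{-in\theta_t}\,dt .$$
The numbers $c_1(n)$ are the Fourier coefficients of $\mu$. All the $c_k(n)$ together are mixed moments of $\nu$. The next proposition climbs from $k=1$ to every $k$.

**Proposition 1.** For all $j,k\ge1$ and $m\in\mathbb Z$, almost surely, along $N=2^i$, $i\to\infty$,
$$\frac1{4N}\sum_{n=|m|+1}^{|m|+N}n(n+m)\,c_j(n)\,\overline{c_k(n+m)}\;\longrightarrow\;c_{j+k}(-m).\tag{1}$$

For $j=k=1$, $m=0$ the left side is the average of $\frac14n^2|c_1(n)|^2$ and the limit is $\int_0^1R_t^2dt$: the squared radius of the toy model, averaged in time. The shift $m$ adds the angular information.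

**Step 1: separate the radial noise from the angular noise.** Put
$$dB^r=\mathrm{Re}(\overline W\,dW)/R,\qquad dB^\theta=\mathrm{Im}(\overline W\,dW)/R .$$
Since $\overline W\,dW/R=e^{-i\theta}dW$ is $dW$ rotated by an adapted rotation, Lévy's characterization shows that $(B^r,B^\theta)$ is a planar BM in the completed filtration $\mathcal F_t$ of $W$. For $t>0$, $d\log W=dW/W=\overline W\,dW/R^2$ (the complex bracket of $W$ with itself vanishes), so
$$d\log R=R^{-1}dB^r,\qquad d\theta=R^{-1}dB^\theta .$$
Moreover $d(R^2)=2\sqrt{R^2}\,dB^r+2\,dt$. By pathwise uniqueness (Yamada–Watanabe), $R$ is measurable with respect to $\mathcal R$, the completed $\sigma$-field of $(B^r_u)_{u\le1}$.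

Let $\mathcal G_t=\mathcal F_t\vee\mathcal R$: at time $t$ we know the past and the *entire* radial process. For fixed $t$ the $\sigma$-field $\mathcal F_t$, the increments of $B^r$ after $t$, and the increments of $B^\theta$ after $t$ are independent. Since $B^r$ up to $t$ is in $\mathcal F_t$, the increments of $B^\theta$ after $t$ are independent of $\mathcal G_t$. So $B^\theta$ is still a BM in the filtration $\mathcal G$. Furthermore $\mathcal G_0=\mathcal R$ up to null sets ($\mathcal F_0$ is trivial up to null sets), $R$ is $\mathcal G_0$-measurable, and $e^{i\theta}$ is $\mathcal G$-adapted. Let $R^*=\sup_{t\le1}R_t$; it has all moments.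

**Step 2: replace Fourier coefficients by martingales.** Let $M_k(n;t)=\int_0^tR^{2k-1}e^{-in\theta}dB^\theta$ and $M_k(n)=M_k(n;1)$. The function $f(w)=|w|^{2k}(w/|w|)^{-n}=\rho^{2k}e^{-in\phi}$, in polar coordinates $(\rho,\phi)$, satisfies on $\mathbb C\setminus\{0\}$
$$\Delta f=f_{\rho\rho}+\tfrac1\rho f_\rho+\tfrac1{\rho^2}f_{\phi\phi}=\big(2k(2k-1)+2k-n^2\big)\rho^{2k-2}e^{-in\phi}=(4k^2-n^2)\rho^{2k-2}e^{-in\phi},$$
and $df(W)=f_\rho\,dB^r+\frac1Rf_\phi\,dB^\theta+\frac12\Delta f\,dt$. Apply this on $[\delta,1]$ and let $\delta\to0$. The boundary term $R_\delta^{2k}$ vanishes in the limit and the stochastic integrals converge in $L^2$. With $I_k(n)=\int_0^1R^{2k-1}e^{-in\theta}dB^r$ we get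
$$\tfrac12(4k^2-n^2)c_k(n)=R_1^{2k}e^{-in\theta_1}-2kI_k(n)+in\,M_k(n).$$
Moving $2k^2c_k(n)$ to the right and multiplying by $-2/n$, for every $n\ge1$,
$$n\,c_k(n)=-2i\,M_k(n)+\tfrac1nV_{k,n},\qquad V_{k,n}=4k^2c_k(n)-2R_1^{2k}e^{-in\theta_1}+4kI_k(n).$$
Here $|c_k(n)|\le(R^*)^{2k-2}$ and $E|I_k(n)|^2=E\int_0^1R^{4k-2}dt=E|M_k(n)|^2$, so $E|V_{k,n}|^2$ and $E|M_k(n)|^2$ are bounded uniformly in $n$. For $n>|m|$ both $n$ and $n+m$ are at least $n-|m|\ge1$. Multiplying the two expressions and using Cauchy–Schwarz on the cross terms,
$$n(n+m)c_j(n)\overline{c_k(n+m)}=4M_j(n)\overline{M_k(n+m)}+\mathrm{err}_n,\qquad E|\mathrm{err}_n|\le\frac C{n-|m|}.$$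
Averaged over the $N$ values of $n$ in (1), the error is $O((1+\log N)/N)$ in $L^1$.

**Step 3: average the products; what remains to prove.** Let $I=\{|m|+1,\dots,|m|+N\}$. For a set $J$ of $N$ consecutive positive integers and $t\in(0,1]$ put
$$A^k_J(t)=\frac1N\sum_{n\in J}e^{in\theta_t}M_k(n;t).$$
By the product rule,
$$d\big(M_j(n;t)\overline{M_k(n+m;t)}\big)=M_j(n;t)R^{2k-1}e^{i(n+m)\theta}dB^\theta+\overline{M_k(n+m;t)}R^{2j-1}e^{-in\theta}dB^\theta+R^{2(j+k)-2}e^{im\theta}dt .$$
Average over $n\in I$. In the first term, $\frac1N\sum_{n\in I}e^{in\theta}M_j(n;t)=A^j_I(t)$. In the second, $\frac1N\sum_{n\in I}e^{-in\theta}\overline{M_k(n+m;t)}=e^{im\theta}\,\overline{A^k_{I+m}(t)}$, where $I+m\subseteq\{1,2,\dots\}$. Hence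
$$\frac1N\sum_{n\in I}M_j(n)\overline{M_k(n+m)}=c_{j+k}(-m)+\int_0^1R^{2k-1}e^{im\theta}A^j_I\,dB^\theta+\int_0^1R^{2j-1}e^{im\theta}\,\overline{A^k_{I+m}}\,dB^\theta .$$
The target appears exactly. We claim that it suffices to show, for each $t\in(0,1]$, a.s.,
$$E\big[|A^k_J(t)|^2\,\big|\,\mathcal R\big]\le C_k(1+R^*)^{4k}/N .\tag{2}$$
Indeed the first stochastic integral then has second moment
$$E\int_0^1R_t^{4k-2}\,E\big[|A_I^j(t)|^2\,\big|\,\mathcal R\big]dt\le \frac{C_j}N\,E\big[(R^*)^{4k-2}(1+R^*)^{4j}\big]=O(1/N),$$
and likewise the second. Together with Step 2, the difference of the two sides of (1) has $L^1$-norm $O(N^{-1/2})$. This is summable along $N=2^i$, so Markov's inequality and Borel–Cantelli give (1) almost surely.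

**Step 4: the equation for the rotated martingales, and why we may condition.** Fix $k$, let $q=2k-1\ge1$ and, for $n\ge1$, $t>0$, let $X_n(t)=e^{in\theta_t}M_k(n;t)$, so $|X_n|=|M_k(n;\cdot)|$. Since $de^{in\theta}=e^{in\theta}\big(\frac{in}RdB^\theta-\frac{n^2}{2R^2}dt\big)$, Itô's product rule gives for $t>0$
$$dX_n=\Big(\frac{in}RX_n+R^q\Big)dB^\theta+\Big(-\frac{n^2}{2R^2}X_n+inR^{q-1}\Big)dt ,\tag{3}$$
the term $inR^{q-1}dt$ being the bracket of $e^{in\theta}$ with $M_k(n;\cdot)$.

Fix a regular conditional law given $\mathcal R$ and let $E[\,\cdot\,|\mathcal R]$ denote its expectation. The random element $R$ is $\mathcal R$-measurable, so for almost every outcome it is a constant path under the conditional law. We must check that the $dB^\theta$-terms have zero conditional mean. For $0<\delta<1$ and $L\ge1$ let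
$$A_{\delta,L}=\{R^*\le L,\ \inf_{[\delta,1]}R\ge1/L\}\in\mathcal G_0 .$$
The process $\mathbf 1_{A_{\delta,L}}M_k(n;\cdot)$ is a $\mathcal G$-martingale with bracket at most $L^{2q}$, so by BDG $\mathbf 1_{A_{\delta,L}}\sup_t|X_n(t)|$ has all moments. The integrands $\varphi$ of $dB^\theta$ below are polynomials in $X_n,\overline{X_{n'}},R^{\pm1}$, and on $A_{\delta,L}$ the powers of $R$ are bounded on $[\delta,1]$. So $\mathbf 1_{A_{\delta,L}}\varphi$ is square integrable on $[\delta,1]$, $\int_\delta^\cdot\mathbf 1_{A_{\delta,L}}\varphi\,dB^\theta$ is a true $\mathcal G$-martingale, and $\mathbf 1_{A_{\delta,L}}E[\int_\delta^t\varphi\,dB^\theta|\mathcal R]=0$. For each $\delta$, $\bigcup_LA_{\delta,L}$ has probability one. Thus, almost surely, simultaneously for all $n,n'$: all $\sup_t|X_n(t)|$ have all conditional moments, and the stochastic integrals over $[\delta,t]$ have zero conditional mean for all rational $0<\delta<t\le1$. By Fubini for the conditional law, the *integrated* equations for the conditional means hold for rational $\delta<t$. By dominated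 convergence the conditional means are continuous in $t>0$, so these equations hold for all $0<\delta<t\le1$. In the same way, $E[|M_k(n;t)|^2|\mathcal R]=\int_0^tR^{2q}ds$.

**Step 5: first conditional moments.** Write $H_s^t=\int_s^tR_u^{-2}du$. For every $\lambda>0$, since $\frac d{ds}e^{-\lambda H_s^t}=\lambda R_s^{-2}e^{-\lambda H_s^t}$,
$$\int_0^tR_s^{-2}e^{-\lambda H_s^t}ds\le\frac1\lambda .\tag{4}$$
Let $a_n=E[X_n|\mathcal R]$. By (3), $a_n'=-\frac{n^2}{2R^2}a_n+inR^{q-1}$ on $(0,1]$, and $|a_n(\delta)|^2\le E[|M_k(n;\delta)|^2|\mathcal R]=\int_0^\delta R^{2q}ds\to0$. Solving from $\delta$ and letting $\delta\to0$,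
$$a_n(t)=in\int_0^tR_s^{q-1}e^{-n^2H_s^t/2}ds .$$
Writing $R_s^{q-1}=R_s^{q+1}R_s^{-2}$ and using (4) with $\lambda=n^2/2$,
$$|a_n(t)|\le n(R^*)^{q+1}\cdot\frac2{n^2}=\frac{2(R^*)^{q+1}}n .$$

**Step 6: second conditional moments.** Let $e_{n,n'}=E[X_n\overline{X_{n'}}|\mathcal R]$ and $p=n-n'$. By (3) the drift of $X_n\overline{X_{n'}}$ is
$$X_n\Big(-\frac{n'^2}{2R^2}\overline{X_{n'}}-in'R^{q-1}\Big)+\overline{X_{n'}}\Big(-\frac{n^2}{2R^2}X_n+inR^{q-1}\Big)+\Big(\frac{in}RX_n+R^q\Big)\Big(-\frac{in'}R\overline{X_{n'}}+R^q\Big).$$
The coefficient of $X_n\overline{X_{n'}}$ is $-\frac1{2R^2}(n^2+n'^2-2nn')=-\frac{p^2}{2R^2}$. The coefficient of $X_n$ is $-in'R^{q-1}+inR^{q-1}=ipR^{q-1}$, and that of $\overline{X_{n'}}$ is $inR^{q-1}-in'R^{q-1}=ipR^{q-1}$. So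
$$e_{n,n'}'=-\frac{p^2}{2R^2}e_{n,n'}+ipR^{q-1}\big(a_n+\overline{a_{n'}}\big)+R^{2q},\qquad e_{n,n'}(0+)=0,$$
the initial condition by Cauchy–Schwarz and $E[|X_n(\delta)|^2|\mathcal R]=\int_0^\delta R^{2q}\,ds$. For $n=n'$ we get $e_{n,n}\le(R^*)^{2q}$. For $p\neq0$, solve the linear equation, write $R^{2q}=R^{2q+2}R^{-2}$ and $R^{q-1}=R^{q+1}R^{-2}$, and use (4) with $\lambda=p^2/2$ and Step 5:
$$|e_{n,n'}|\le(R^*)^{2q+2}\Big[\frac2{p^2}+\frac4{|p|}\Big(\frac1n+\frac1{n'}\Big)\Big].$$

**Step 7: sum over frequencies.** Sum over $n,n'\in J$. The diagonal contributes at most $N(R^*)^{2q}$. The terms $2/p^2$ contribute at most $CN(R^*)^{2q+2}$. For the last terms,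
$$\sum_{n\ne n'}\frac4{|n-n'|}\Big(\frac1n+\frac1{n'}\Big)=8\sum_{n\in J}\frac1n\sum_{n'\in J,\,n'\neq n}\frac1{|n-n'|}\le16(1+\log N)^2 .$$
Altogether $N^2E[|A_J^k|^2|\mathcal R]\le C(1+R^*)^{2q+2}\big(N+(1+\log N)^2\big)$. Divide by $N^2$ and note $2q+2=4k$: this is (2). $\square$

**Corollary 1.** There is a Borel set of full measure on which $\mu$ determines $\nu$, hence $K=\mathrm{supp}\,\nu$.

*Proof.* Take the full-measure event on which (1) holds for all $j,k,m$ and $R>0$ on $(0,1]$; it is Borel, since the $c_k(n)$ are Borel functions of the path. There $\mu$ gives all $c_1(n)$, $n\in\mathbb Z$. If all $c_k(n)$ are known, then (1) with the pair $(1,k)$ gives $c_{k+1}(-m)$ for every $m\in\mathbb Z$. Inductively $\mu$ gives all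
$$c_k(n)=\int|w|^{2k-2}(w/|w|)^{-n}\,\nu(dw).$$
Since $\nu(\{0\})=0$, $\nu$ is determined by its image under $w\mapsto(|w|^2,w/|w|)$, a compactly supported measure on $[0,\infty)\times S^1$. The functions $\rho^{k-1}e^{-in\phi}$ span an algebra on $[0,b]\times S^1$ that contains constants, is closed under conjugation and separates points, so by Stone–Weierstrass it is dense in $C([0,b]\times S^1)$ for every $b$. Two such images with the same numbers $c_k(n)$ live on a common $[0,b]\times S^1$ and therefore agree. $\square$

**Proof of Theorem 1(a).** $\mu$ is a Borel function of $\nu$ (a.s., since $\nu(\{0\})=0$). Conversely Corollary 1 and Lemma 0 with $\xi=\mu$, $\eta=\nu$ give $\nu=F(\mu)$ a.s. $\square$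

## 6. Reading the endpoint from the range

We now know $K$, and want $W_1$. If $t$ is a cut time and $z=W_t$, then removing $z$ separates $W[0,t]\setminus\{z\}$ from $W[t,1]\setminus\{z\}$, and the latter contains $W_1$ unless $W_1=z$. If cut times accumulate at $1$, the pieces $W[t,1]$ shrink to $W_1$. So a first approach is: find the points that separate $K$, take the parts not containing $0$, and intersect them.

The point where this stops is that we see $K$ and not the path, so we cannot tell which separations come from cut times. Consider again the path along the line from $0$ to $2$ and back to $1$. Its range is $K=[0,2]$, and the pairs in $\mathcal S(K)$ are $(x,(x,2])$, $0<x<2$. The intersection of the sets $Q\cup\{x\}=[x,2]$ is $\{2\}$, while the path ends at $1$. For $1<x<2$ the part $(x,2]$ is entered through $x$ and later left through $x$ for good: a piece of path that hangs from the rest at a single point. For Brownian motion we must therefore prove two things: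

- there are enough cut times: they accumulate at $1$ (Proposition 2);
- no piece of the path hangs from a single point between an earlier and a later part of the path: every $Q\cup\{z\}$ with $(z,Q)\in\mathcal S(K)$ contains $W_1$ (Proposition 3).

## 7. Cut times accumulate at time 1

**Proposition 2.** Almost surely $\sup\mathcal T=1$.

The process $r\mapsto W_{1-r}-W_1$ is again a BM, and its cut times are $1-t$, $t\in\mathcal T$. So it suffices to show that for a planar BM $B$ from $0$ (defined for all times $\ge0$), a.s. the cut times of $B[0,1]$ accumulate at $0$. The theorem [B] gives one cut time. The plan is to turn it into an event at every scale that has a fixed positive probability and can be glued to what happens before and after.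

$D(\cdot,\cdot)$ denotes an open disc and $\bar D$ a closed one.

**Definition 6 (the event $H$).** For $M>2$, $c\in\mathbb R^2$, $\varrho>0$, start $B$ on $\partial D(c,\varrho)$ and let $T$ be the hitting time of $\partial D(c,M\varrho)$. Let $H$ be the event that there is $t\in(0,T)$ with
$$B[0,t)\cap B(t,T]=\emptyset,\qquad B(t,T]\cap\bar D(c,\varrho)=\emptyset,\qquad B[0,t]\subset D(c,M\varrho/2).$$

*Example.* If the path were the radial segment from $c+\varrho$ to $c+M\varrho$, every time at which it is strictly between radii $\varrho$ and $M\varrho/2$ would do. The second condition protects the cut from an earlier path inside $\bar D(c,\varrho)$; the third protects it from a later path outside $D(c,M\varrho/2)$.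

By translation, scaling and rotation invariance $P(H)=h(M)$ depends only on $M$, and in particular not on the starting point on the circle.

**Lemma 1.** $h(M)>0$ for some integer $M>2$.

**Step 1: straighten the surroundings of one cut point.** Let $\beta$ be a BM from $0$, $t$ a cut time as in [B], $z=\beta_t$. Choose $\delta>0$ smaller than $\max_{[0,t]}|\beta-z|$ and $\max_{[t,1]}|\beta-z|$. Let
$$q_1=\max\{s\le t:|\beta_s-z|=\delta\},\quad q_2=\min\{s\ge t:|\beta_s-z|=\delta\},\quad C_1=\beta[q_1,t],\quad C_2=\beta[t,q_2],\quad w_i=\beta_{q_i}.$$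
Then $C_1,C_2\subset\bar D(z,\delta)$, and $C_1\cap C_2=\{z\}$ because $t$ is a cut time. As $w_1\in C_1\setminus\{z\}$, we have $w_1\notin C_2$; likewise $w_2\notin C_1$. Fix $0<\eta<\delta$ with $4\eta<\min(\mathrm{dist}(w_1,C_2),\mathrm{dist}(w_2,C_1))$; in particular $|w_1-w_2|>4\eta$. Let $\ell_i=\{z+\lambda(w_i-z):\lambda\ge1\}$ be the ray that leaves the disc at $w_i$, and $N_i$ its open $\eta$-neighborhood.

First, $N_1\cap C_2=\emptyset=N_2\cap C_1$. Indeed, if $y\in\bar D(z,\delta)$ is within $\eta$ of $v=z+\lambda(w_i-z)\in\ell_i$, then $|v-w_i|=(\lambda-1)\delta=\mathrm{dist}(v,\bar D(z,\delta))\le|v-y|<\eta$, so $|y-w_i|<2\eta$. By the choice of $\eta$, such a $y$ is not in $C_2$ if $i=1$, and not in $C_1$ if $i=2$.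

Second, $N_1\cap N_2=\emptyset$. The projection onto the disc $\bar D(z,\delta)$ is 1-Lipschitz and maps $\ell_i$ to $w_i$, so $|v_1-v_2|\ge|w_1-w_2|>4\eta$ for $v_i\in\ell_i$.

**Step 2: replace the surroundings by one of countably many shapes.** Choose rational $s_1\in(q_1,t)$, $s_2\in(t,q_2)$ with $\beta_{s_i}\in D(w_i,\eta)\subset N_i$. Choose a rational point $c$ with $|c-(2w_1-z)|<\eta/4$ and a rational $\varrho<\eta/4$. The point $2w_1-z$ lies on $\ell_1$, so $\bar D(c,\varrho)\subset N_1$. Also $|c-w_1|\ge\delta-\eta/4>\eta/4$, so $w_1\notin\bar D(c,\varrho)$. Choose an integer $M>2$ with $D(z,3\delta)\subset D(c,M\varrho/2)$.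

The compact connected set $[\beta_{s_1},w_1]\cup[w_1,2w_1-z]\cup[2w_1-z,c]$ lies in $N_1\cap D(z,3\delta)$: its points are within $2\delta+\eta/4<3\delta$ of $z$. Cover it by finitely many rational discs (rational centers and radii) that meet it and are contained in $N_1\cap D(z,3\delta)$; let $G_1$ be their union. Similarly, pick $v\in\ell_2\setminus\bar D(c,M\varrho)$ and let $G_2\subset N_2$ be a finite union of rational discs covering, and each meeting, $[\beta_{s_2},w_2]\cup[w_2,v]$. Then $G_1,G_2$ are open and connected, and we have: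

(α) $G_1\cap G_2=\emptyset$, $G_2\cap\bar D(c,\varrho)=\emptyset$, $G_1\subset D(c,M\varrho/2)$, $G_1\cap\partial D(c,\varrho)\neq\emptyset$, $G_2\not\subset\bar D(c,M\varrho)$.

(β) $\beta_{s_1}\in G_1$, $\beta_{s_2}\in G_2$, and for some $t\in(s_1,s_2)$: $\beta[s_1,t)\cap\beta(t,s_2]=\emptyset$, $\beta[t,s_2]\cap(G_1\cup\bar D(c,\varrho))=\emptyset$, $\beta[s_1,t]\cap G_2=\emptyset$, $\beta[s_1,s_2]\subset D(c,M\varrho/2)$.

In (α), the first two statements hold since $G_1$ and $\bar D(c,\varrho)$ lie in $N_1$ and $G_2\subset N_2$; $G_1$ meets the circle because it is connected and contains $c$ and $w_1\notin\bar D(c,\varrho)$; and $v\in G_2$. In (β), $\beta[t,s_2]\subset C_2$ misses $N_1$, $\beta[s_1,t]\subset C_1$ misses $N_2$, and $\beta[s_1,s_2]\subset\bar D(z,\delta)$.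

There are only countably many choices of $(s_1,s_2,c,\varrho,M,G_1,G_2)$, and almost surely one of them works. So for some fixed choice satisfying (α), the event (β) has positive probability. This event concerns only the path on $[s_1,s_2]$, and $\beta_{s_1}$ has a Gaussian density ($s_1>0$). Hence the set $Y$ of those $y\in G_1$ from which (β), time-shifted by $s_1$, has positive probability has positive Lebesgue measure.

**Step 3: a positivity fact.** *If $G$ is open and connected, $x\in G$ and $Y\subset G$ has positive Lebesgue measure, then with positive probability BM from $x$ stays in $G$ during $[0,1]$ and is in $Y$ at time $1$.* Choose $y_0\in G$ with $|Y\cap D(y_0,\epsilon)|>0$ for all $\epsilon>0$, and $r$ with $D(y_0,r)\subset G$. Let $\tau$ be the exit time from $D(y_0,r)$, $g_u(x)=\frac1{2\pi u}e^{-|x|^2/(2u)}$, and let $0<u\le\min(\frac{r^2}4,\frac12)$. For $v\in D(y_0,r/4)$ and $Y'=Y\cap D(y_0,r/4)$,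
$$P_v(B_u\in Y',\tau>u)=\int_{Y'}\Big(g_u(v-y)-E_v\big[\mathbf 1_{\tau<u}\,g_{u-\tau}(B_\tau-y)\big]\Big)dy .$$
Here $|v-y|<r/2$ and $|B_\tau-y|\ge3r/4$. For fixed $d$, the function $u'\mapsto\frac1{2\pi u'}e^{-d^2/(2u')}$ is increasing on $(0,d^2/2]$, and for $d=3r/4$ this interval contains $(0,u]$ since $\frac{r^2}4<\frac{9r^2}{32}$. So the expectation is at most $\frac1{2\pi u}e^{-9r^2/(32u)}<\frac1{2\pi u}e^{-r^2/(8u)}\le g_u(v-y)$, and the integral is positive. By the tube property BM from $x$ stays in $G$ during $[0,1-u]$ and ends in $D(y_0,r/4)$ with positive probability; now apply the Markov property at time $1-u$.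

**Step 4: assemble $H$.** Start $B$ at a point of $G_1\cap\partial D(c,\varrho)$. With positive probability the following three stages occur.

1. $B$ stays in $G_1$ during $[0,1]$ and $B_1\in Y$ (Step 3).
2. $B$ performs (β) during $[1,1+s_2-s_1]$ (definition of $Y$).
3. $B$ then stays in $G_2$ until it leaves $\bar D(c,M\varrho)$. By the tube property around a curve in $G_2$ from the current point to a point of $G_2\setminus\bar D(c,M\varrho)$, this has positive probability.

Let $t_H\in(1,1+s_2-s_1)$ be the time supplied by (β). Before stage 3 the path is in $D(c,M\varrho/2)$, so $T$ falls in stage 3, and $B[0,t_H]\subset D(c,M\varrho/2)$. The path before $t_H$ consists of a part in $G_1$ and the first part of (β). The path in $(t_H,T]$ consists of the second part of (β) and a part in $G_2$. By (β) the second part misses $G_1$, the first part, and $\bar D(c,\varrho)$, and $G_2$ misses the first part; by (α) $G_2$ misses $G_1$ and $\bar D(c,\varrho)$. So $H$ occurs, and $h(M)>0$. $\square$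

We now prove Proposition 2. Fix $M$ from Lemma 1 and $h=h(M)>0$.

**Step 1: cut events at each scale.** Let $r_k=M^{-k}$, $\rho_k=r_k/2>r_{k+1}$, and $T_k$ the hitting time of $\partial D(0,r_k)$ by $B$. Let $H_k$ be the event $H$ (with $c=0$, $\varrho=r_{k+1}$) for the piece $B[T_{k+1},T_k]$. For $k\ge1$ let $S_k$ be the event that after $T_k$, $B$ hits $\partial D(0,1)$ before returning to $\partial D(0,\rho_k)$. Put $V_k=H_k\cap S_k$.

On $V_k$ the time $t\in(T_{k+1},T_k)$ from $H_k$ is a cut time of $B[0,T_0]$. Indeed $B[0,T_{k+1}]\subset\bar D(0,r_{k+1})$ and $B[0,t]\subset D(0,\rho_k)$. The piece $B(t,T_k]$ avoids $\bar D(0,r_{k+1})$ and $B[T_{k+1},t)$. The piece $B[T_k,T_0]$ avoids $\bar D(0,\rho_k)$.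

**Step 2: infinitely many $V_k$ occur with positive probability.** By rotation invariance and the strong Markov property at $T_{k+1}$ and $T_k$, $P(V_k)=hP(S_k)$, and the annulus formula gives
$$P(S_k)=\frac{\log2}{k\log M+\log2}.$$
Let $k<l$. On $S_k\cap S_l$ the path after $T_l$ reaches $\partial D(0,r_k)$ before returning to $\partial D(0,\rho_l)$, and then $S_k$ occurs. Hence
$$P(V_k\cap V_l)\le P(S_k\cap S_l)\le\frac{\log2}{(l-k)\log M+\log2}\,P(S_k)=P(S_{l-k})P(S_k).$$
Let $\sigma_n=\sum_{k=1}^nP(S_k)\to\infty$. The diagonal contributes at most $\sigma_n$, the rest at most $2\sigma_n^2$, so $\sum_{k,l\le n}P(V_k\cap V_l)\le\sigma_n+2\sigma_n^2$, and Kochen–Stone gives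
$$P(V_k\text{ i.o.})\ge\limsup_n\frac{h^2\sigma_n^2}{\sigma_n+2\sigma_n^2}=\frac{h^2}2>0 .$$

**Step 3: a 0–1 law.** For $k>m$ let $V_k^{(m)}$ be defined as $V_k$, with $\partial D(0,r_m)$ in place of $\partial D(0,1)$ in $S_k$. Clearly $V_k\subset V_k^{(m)}$. Since a.s. $\min_{[T_m,T_0]}|B|>0$, $V_k^{(m)}$ implies $V_k$ once $\rho_k$ is below this minimum. So $\{V_k\text{ i.o.}\}=\{V_k^{(m)}\text{ i.o.}\}$ a.s., for each $m$, and the latter is in $\mathcal F^B_{T_m}$ up to null sets. Hence $\{V_k\text{ i.o.}\}$ belongs, up to null sets, to $\bigcap_m\mathcal F^B_{T_m}=\mathcal F^B_{0+}$ (recall $T_m\downarrow0$), and by Blumenthal's law it has probability $1$.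

**Step 4: from $T_0$ to time 1.** If $T_0>1$, cut times $<1$ of $B[0,T_0]$ are cut times of $B[0,1]$. If $T_0\le1$, then a.s. $\min_{[T_0,1]}|B|>0$, so for large $k$ the piece $B[T_0,1]$ avoids $\bar D(0,\rho_k)\supset B[0,t]$. Either way, for infinitely many $k$ the cut time given by $V_k$ is a cut time of $B[0,1]$; it is less than $T_k$, and $T_k\to0$. $\square$

## 8. No piece of the path hangs from a single point

**Proposition 3.** Almost surely, $W_1\in Q\cup\{z\}$ for every $(z,Q)\in\mathcal S(W[0,1])$.

**Step 1: translate a bad pair into non-intersection.** Suppose $(z,Q)\in\mathcal S(K)$ with $W_1\notin Q\cup\{z\}$. Let $Z=\{t:W_t=z\}$, $O=\{t:W_t\in Q\}$, $U=[0,1]\setminus(O\cup Z)$. Both $Q$ and $K\setminus(Q\cup\{z\})$ are open in $K\setminus\{z\}$, hence in $K$; so $O$ and $U$ are relatively open in $[0,1]$. The set $Z$ is closed. We have $0\in U$ because $z\neq0$ and $0\notin Q$; $1\in U$ by assumption; $O\neq\emptyset$ because $\emptyset\neq Q\subset K$. Let $(s,u)$ be a component of $O$. Its endpoints are not in $O$, and not in $U$, which is open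 and disjoint from $O$; so they lie in $Z$. Let $a=\min Z$, $b=\max Z$, so
$$0<a\le s<u\le b<1 .$$
The interval $[0,a)$ is connected, avoids $Z$, and contains $0\in U$; so $[0,a)\subset U$. Likewise $(b,1]\subset U$. Since $W$ maps $O$ into $Q$ and $U$ into the complement of $Q$,
$$W_a=W_s=W_u=W_b=z,\qquad W[0,a)\cap W(s,u)=\emptyset,\qquad W(s,u)\cap W(b,1]=\emptyset .\tag{5}$$
So $z$ is at the same time a "past avoids future" point for the path up to the middle of $(s,u)$, and one for the reversed path from time $1$ back to the middle of $(s,u)$.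

**Definition 7.** For a path $B$ and $0<\kappa<m\le1$ put
$$\Gamma(B;m,\kappa)=\{B_a:\ \kappa\le a\le s\le m-\kappa,\ B_a=B_s,\ B[0,a)\cap B(s,m]=\emptyset\}$$
(read as empty if there are no such $a,s$).

*Example.* For $B_t=t\in\mathbb R\subset\mathbb C$, one must have $a=s$ and $\Gamma(B;m,\kappa)=[\kappa,m-\kappa]$. For Brownian motion, $\Gamma$ contains $B_a$ for every time $a\in[\kappa,m-\kappa]$ with $B[0,a)\cap B(a,m]=\emptyset$.

**Step 2: count what is needed.** At resolution $\varepsilon$ there are about $\varepsilon^{-2}$ time steps. If a non-intersection condition at one time step has probability about $\varepsilon^{2\xi}$, then $\Gamma$ is covered by about $\varepsilon^{-2+2\xi}$ discs of radius $\varepsilon$. Two independent such families, one shifted by an independent Gaussian vector, come within $\varepsilon$ of each other with probability at most about $\varepsilon^2\cdot(\varepsilon^{-2+2\xi})^2=\varepsilon^{4\xi-2}$. This tends to $0$ as soon as $\xi>\frac12$; with $\xi=\frac9{16}$ it is $\varepsilon^{1/4}$. If the condition is used on one side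 only, this bound becomes $\varepsilon^2\cdot\varepsilon^{-2+2\xi}\cdot\varepsilon^{-2}=\varepsilon^{-2+2\xi}$, with $\xi=\frac9{16}$ equal to $\varepsilon^{-7/8}$, which is useless. Both halves of (5) are needed. The following lemma is the covering, with logarithms.

**Lemma 2.** Let $B$ be a planar BM from $0$, $\varepsilon=2^{-n}$, $\ell=\log(1/\varepsilon)$, $t_k=k\varepsilon^2$. There are random points $x_1,\dots,x_{N(\varepsilon)}$, measurable functions of $B|_{[0,m]}$, such that for small $\varepsilon$:

- $E\,N(\varepsilon)\le C\varepsilon^{-7/8}\ell^5$, where $C$ depends on $m,\kappa$ only;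
- on an event whose probability tends to $1$ as $\varepsilon\to0$, $\Gamma(B;m,\kappa)\subset\bigcup_i\bar D(x_i,\varepsilon\ell)$.

*Proof, first part: the cover.* Work on the event that $|B_t-B_{t'}|\le\varepsilon\ell$ whenever $|t-t'|\le\varepsilon^2$, $t,t'\le m$. By Lévy's modulus such increments are of order $\varepsilon\sqrt\ell$ at most, so its probability tends to $1$. Let $z=B_a=B_s\in\Gamma$ with $a,s$ as in the definition, $a\in(t_k,t_{k+1}]$, $s\in[t_l,t_{l+1})$. From $t_k<a\le s<t_{l+1}$ we get $k\le l$. For small $\varepsilon$ we have $t_k\ge\kappa/2$ and $m-t_{l+1}\ge\kappa/2$. Since $t_k<a$ and $s<t_{l+1}$, and since $B_a=B_s$, the event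
$$E_{k,l}=\{|B_{t_k}-B_{t_{l+1}}|\le2\varepsilon\ell,\ B[0,t_k]\cap B[t_{l+1},m]=\emptyset\}$$
occurs, and $z\in\bar D(B_{t_k},\varepsilon\ell)$. So take as $x_i$ those $B_{t_k}$ for which some $E_{k,l}$ with $k\le l$, $t_k\ge\kappa/2$, $m-t_{l+1}\ge\kappa/2$ occurs. Then $N(\varepsilon)\le\sum\mathbf 1_{E_{k,l}}$ over these $k,l$.

*Second part: the count.* Let $\Lambda=B_{t_{l+1}}-B_{t_k}$. The processes $r\mapsto B_{t_k-r}-B_{t_k}$ and $r\mapsto B_{t_{l+1}+r}-B_{t_{l+1}}$, $0\le r\le\kappa/2$, are independent BMs independent of $\Lambda$. On $E_{k,l}$ the two pieces of duration $\kappa/2$ started at $B_{t_k}$ and $B_{t_{l+1}}$, at distance $|\Lambda|$, do not meet. By scaling, given $\Lambda\neq0$ this has conditional probability $p(\kappa/(2|\Lambda|^2))$. Since $p$ is nonincreasing, for $|\Lambda|\le2\varepsilon\ell$ and $\varepsilon$ small it is at most $p(\kappa/(8\varepsilon^2\ell^2))\le C(\varepsilon\ell)^{9/8}$ by [LSW]. The vector $\Lambda$ has density at most $\frac1{2\pi(l+1-k)\varepsilon^2}$, so $P(|\Lambda|\le2\varepsilon\ell)\le\frac{4\pi\varepsilon^2\ell^2}{2\pi(l+1-k)\varepsilon^2}=\frac{2\ell^2}{l+1-k}$.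 Hence
$$P(E_{k,l})\le C(\varepsilon\ell)^{9/8}\,\frac{2\ell^2}{l+1-k}.$$
Summing over $l\le\varepsilon^{-2}$ turns the last fraction into at most $C\ell^3$; summing over $k\le\varepsilon^{-2}$ gives a factor at most $C\varepsilon^{-2}$. So $EN(\varepsilon)\le C\varepsilon^{-2}(\varepsilon\ell)^{9/8}\ell^3=C\varepsilon^{-7/8}\ell^{33/8}\le C\varepsilon^{-7/8}\ell^5$. $\square$

**Step 3: place the bad point in two independent families.** Return to (5). Choose rationals $m<m'$ in $(s,u)$ and a rational $\kappa>0$ with $a\ge\kappa$, $s\le m-\kappa$, $u\ge m'+\kappa$, $b\le1-\kappa$. Let $\tilde W_r=W_{1-r}-W_1$, again a BM from $0$. Then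
$$z\in\Gamma_1\cap(W_1+\Gamma_2),\qquad\Gamma_1=\Gamma(W;m,\kappa),\quad\Gamma_2=\Gamma(\tilde W;1-m',\kappa).$$
For $\Gamma_1$: $\kappa\le a\le s\le m-\kappa$, $W_a=W_s=z$, and $W[0,a)$ avoids $W(s,m]\subset W(s,u)$. For $\Gamma_2$ use the times $1-b\le1-u$: we have $\kappa\le1-b$ and $1-u\le(1-m')-\kappa$, $\tilde W_{1-b}=\tilde W_{1-u}=z-W_1$, and $\tilde W[0,1-b)=W(b,1]-W_1$ is disjoint from $\tilde W(1-u,1-m']=W[m',u)-W_1$. As there are countably many $(m,m',\kappa)$, it suffices to show that for fixed ones $\Gamma_1\cap(W_1+\Gamma_2)\neq\emptyset$ has outer probability $0$.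

**Step 4: the increment over $[m,m']$ makes a coincidence unlikely.** Write $W_1=W_m+G+J$ with $G=W_{m'}-W_m$, $J=W_1-W_{m'}$. The pair consisting of $W_m$ and the Lemma 2 cover of $\Gamma_1$ (centers $x_i$, $i\le N_1$) is a function of $W|_{[0,m]}$. The pair consisting of $J$ and the Lemma 2 cover of $\Gamma_2$ (centers $y_{i'}$, $i'\le N_2$) is a function of the increments of $W$ after $m'$. These two pairs are independent of each other, and $G$, Gaussian with variance $m'-m$ per coordinate, is independent of both. If the covers are valid and $z\in\Gamma_1\cap(W_1+\Gamma_2)$, then $|z-x_i|\le\varepsilon\ell$ and $|z-W_1-y_{i'}|\le\varepsilon\ell$ for some $i,i'$, so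
$$|x_i-W_m-G-J-y_{i'}|\le2\varepsilon\ell .$$
Conditionally on everything but $G$, for each $(i,i')$ this confines $G$ to a disc of area $\pi(2\varepsilon\ell)^2$, and the density of $G$ is at most $\frac1{2\pi(m'-m)}$. So the outer probability is at most
$$o(1)+\frac{(2\varepsilon\ell)^2}{2(m'-m)}E[N_1]E[N_2]\le o(1)+C\varepsilon^{2-7/4}\ell^{12}\longrightarrow0 .\qquad\square$$

## 9. The endpoint as an intersection: proof of Theorem 1(b)

Let $\Omega_0$ be a Borel set of full measure on which the following hold: the determination in Corollary 1, $\sup\mathcal T=1$, the conclusion of Proposition 3, $W_t\neq0$ for $t\in(0,1]$, and $W$ is nonconstant on every interval. Fix $\omega\in\Omega_0$.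

**Step 1: each cut time yields a pinching pair.** Let $t\in\mathcal T$, $z=W_t\neq0$, $Q=W[t,1]\setminus\{z\}$. If some $y\neq z$ were in $W[0,t]\cap W[t,1]$, then $y=W_s=W_u$ with $s<t<u$, contradicting $t\in\mathcal T$. So $K\setminus\{z\}$ is the disjoint union of $W[0,t]\setminus\{z\}$ and $Q$, both closed in $K\setminus\{z\}$; thus $Q$ is relatively open and closed. It is nonempty because $W$ is not constant on $[t,1]$, and $0\notin Q$ because $0\in W[0,t]\setminus\{z\}$. Hence $(z,Q)\in\mathcal S(K)$. Moreover $Q\cup\{z\}=W[t,1]$ contains $W_1$ and has diameter tending to $0$ as $t\uparrow1$ in $\mathcal T$.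

**Step 2: a formula for $W_1$ in terms of $K$.** By Proposition 3, $W_1\in Q\cup\{z\}$ for all $(z,Q)\in\mathcal S(K)$, and by Step 1 some of these sets have arbitrarily small diameter. So
$$\{W_1\}=\bigcap_{(z,Q)\in\mathcal S(K)}(Q\cup\{z\}).\tag{6}$$

**Step 3: measurability.** The right side of (6) depends only on $K$, and on $\Omega_0$ the set $K=\mathrm{supp}\,\nu$ depends only on $\mu$. So for $\omega,\omega'\in\Omega_0$, $\mu(\omega)=\mu(\omega')$ implies $W_1(\omega)=W_1(\omega')$. Lemma 0 gives a Borel $F$ with $W(1)=F(\mu)$ a.s. Then $W(1)/|W(1)|=F(\mu)/|F(\mu)|$ a.s. (with any fixed value where $F=0$), and the conjecture is false. $\square$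

## 10. Reversing a loop: proof of Theorem 2

If a path has $\omega_s=\omega_t$, then running the loop on $[s,t]$ backwards gives another path with the same $\nu$ and the same $\mu$. As with the sign of $N$ in Section 1, we want a law that is invariant under this reversal. Wiener measure comes with no chosen loop, so we build a law $\mathsf Q\ll P$ that does.

Let $\mathcal D=[0,\frac13]\times[\frac23,1]$, and let $\mathsf Q$ be the following law on $\Omega$. Choose $(s,t)\in\mathcal D$ with density proportional to $1/(t-s)$. Given $(s,t)$, the path has the law of $W$ conditioned on $W_t-W_s=0$: BM on $[0,s]$, a Brownian bridge loop on $[s,t]$, then BM, with independent pieces.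

**Step 1: $\mathsf Q\ll P$.** Let $g_\epsilon$ be the centered Gaussian density with covariance $\epsilon\,\mathrm{Id}$ and
$$Z_\epsilon=\int_{\mathcal D}g_\epsilon(W_t-W_s)\,ds\,dt ,$$
an approximate count of self-intersections. We bound it in $L^2(P)$. For $(s,t),(s',t')\in\mathcal D$ let $\Sigma$ be the per-coordinate covariance matrix of $(W_t-W_s,W_{t'}-W_{s'})$. Let $o=\min(t,t')-\max(s,s')$ be the length of the overlap of $[s,t]$ and $[s',t']$, and let their lengths be $o+x$, $o+y$. Both intervals contain $[\frac13,\frac23]$, so $o\ge\frac13$. Also $x+y=|s-s'|+|t-t'|$ and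
$$\det\Sigma=(o+x)(o+y)-o^2=o(x+y)+xy\ge\tfrac13\big(|s-s'|+|t-t'|\big).$$
The number $E[g_\epsilon(W_t-W_s)g_\epsilon(W_{t'}-W_{s'})]$ is the density at $0$ of a Gaussian vector with per-coordinate covariance $\Sigma+\epsilon\,\mathrm{Id}$, two independent coordinates, so it is at most $\frac1{(2\pi)^2\det\Sigma}$. Hence
$$EZ_\epsilon^2\le\int_{\mathcal D}\int_{\mathcal D}\frac{ds\,dt\,ds'\,dt'}{(2\pi)^2\det\Sigma}\le\frac3{4\pi^2}\int_{\mathcal D}\int_{\mathcal D}\frac{ds\,dt\,ds'\,dt'}{|s-s'|+|t-t'|}<\infty$$
uniformly in $\epsilon$; the singularity is like $1/|x|$ in the plane.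

Now let $\Phi$ be bounded and continuous on $\Omega$. The path conditioned on $W_t-W_s=x$ is obtained from the path conditioned on $W_t-W_s=0$ by adding the function that is $0$ before $s$, linear from $0$ to $x$ on $[s,t]$, and $x$ after $t$. So $x\mapsto E[\Phi|W_t-W_s=x]$ has a continuous version. As $W_t-W_s$ has density $\frac1{2\pi(t-s)}$ at $0$ and $t-s\ge\frac13$, dominated convergence gives
$$E[\Phi Z_\epsilon]\to\int_{\mathcal D}\frac{1}{2\pi(t-s)}E[\Phi\,|\,W_t-W_s=0]\,ds\,dt,\qquad\text{so}\qquad\frac{E[\Phi Z_\epsilon]}{E[Z_\epsilon]}\to E_{\mathsf Q}[\Phi].$$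
Since $EZ_\epsilon$ has a positive limit, $Z_\epsilon/EZ_\epsilon$ is bounded in $L^2(P)$. A weak $L^2(P)$ subsequential limit $\zeta$ satisfies $E[\Phi\zeta]=E_{\mathsf Q}[\Phi]$ for all such $\Phi$; so $\zeta$ is a density of $\mathsf Q$ with respect to $P$.

**Step 2: reverse the loop.** Sample $(s,t,\omega)$ as in the definition of $\mathsf Q$, and let $\omega'_r=\omega_{s+t-r}$ for $r\in[s,t]$ and $\omega'_r=\omega_r$ otherwise. Then $\omega'$ is continuous because $\omega_s=\omega_t$. It has law $\mathsf Q$, because a bridge from a point to itself has the same law as its reversal and is independent of the other two pieces. And $\mu(\omega')=\mu(\omega)$, since reversing the loop preserves all occupation times. Suppose $W=G(\mu)$ $P$-a.s. By Step 1 this also holds $\mathsf Q$-a.s. Applying it to $\omega$ and to $\omega'$, which both have law $\mathsf Q$,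
$$\omega=G(\mu(\omega))=G(\mu(\omega'))=\omega'\qquad\text{a.s.}$$
This is false. At $r=s+\frac14(t-s)$ the difference $\omega_r-\omega'_r$ is the difference of the values of the bridge loop at one quarter and three quarters of its duration, which given $(s,t)$ is Gaussian with per-coordinate variance $(t-s)\big(\frac3{16}+\frac3{16}-\frac2{16}\big)=\frac14(t-s)>0$, so it is almost surely nonzero. $\square$
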